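\title{A finite scheme-theoretic equivalence relation without a geometric quotient in characteristic zero}

\begin{abstract}
We show that in characteristic $0$ a scheme-theoretic equivalence relation $R\subset X\times X$ with finite projections need not have a geometric quotient, even among algebraic spaces. Explicit counterexamples exist on $\mathbb A^n_k$ for every $n\ge 3$, on an integral affine surface, and on a nilpotent thickening of $\mathbb A^1_k$. The relation translates one coordinate by a square-zero cocycle that is not a coboundary; a derivative then shows that every invariant function is constant along a line. For affine schemes of finite type over a field of characteristic $0$ we also prove that the quotient exists in dimension $0$ and for reduced schemes of dimension at most $1$.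
\end{abstract}

\section{The question and the results}\label{sec:intro}

Throughout, $S$ is a Noetherian scheme over $\operatorname{Spec}\mathbb Q$ and $X$ is an algebraic space essentially of finite type over $S$. Let $\sigma=(\sigma_1,\sigma_2):R\to X\times_SX$ be a morphism of algebraic spaces over $S$. The maps $\sigma_1,\sigma_2:R\rightrightarrows X$ are the \emph{projections}, and $R$ is \emph{finite} if both are finite morphisms.

\begin{definition}\label{def:relation}
\begin{enumerate}
\item[(i)] $R$ is a \emph{set-theoretic equivalence relation} if for every geometric point $\operatorname{Spec}K\to S$, with $K$ algebraically closed, the map $\sigma(K):R(K)\to X(K)\times X(K)$ is injective and its image is an equivalence relation on $X(K)$.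
\item[(ii)] $R$ is a \emph{scheme-theoretic equivalence relation}, written $R\subset X\times_SX$, if $\sigma$ is a monomorphism and for every $S$-scheme $T$ the image of $R(T)$ in $X(T)\times X(T)$ is an equivalence relation on $X(T)$.
\end{enumerate}
\end{definition}

Condition (i) ignores nilpotents. Condition (ii) implies (i), and since $T$ may be nonreduced, it imposes reflexivity, symmetry and transitivity on the infinitesimal structure of $R$ as well.

\begin{definition}\label{def:quotient}
Let $R$ be finite. A \emph{geometric quotient} $X/R$ is a morphism $\pi:X\to Y$ of algebraic spaces over $S$ such that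
\begin{enumerate}
\item[(Q1)] $\pi\sigma_1=\pi\sigma_2$;
\item[(Q2)] $\pi$ is finite;
\item[(Q3)] for every geometric point $\operatorname{Spec}K\to S$, the fibers of $X(K)\to Y(K)$ are exactly the $R(K)$-equivalence classes;
\item[(Q4)] $\mathcal O_Y$ is the equalizer of the two maps $\pi_*\mathcal O_X\rightrightarrows(\pi\sigma_1)_*\mathcal O_R$ induced by $\sigma_1$ and $\sigma_2$.
\end{enumerate}
The target $Y$ may be an algebraic space even when $X$ is a scheme.
\end{definition}

Thus $\pi$ identifies exactly the equivalent points, and the functions on $Y$ are the invariant functions on $X$. Suppose that $S$, $X=\operatorname{Spec}A$ and $R=\operatorname{Spec}B$ are affine, and let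
\[
A^R=\{a\in A:\sigma_1^\#a=\sigma_2^\#a\}
\]
be the ring of invariants. An affine quotient must be $\operatorname{Spec}A^R$ by (Q4), and then (Q2) asks that $A$ be finite over $A^R$; Lemma~\ref{lem:affine} shows that this finiteness is also sufficient. So the issue is whether there are enough invariant functions. In the two basic cases there are. If $A$ is finite over a subring $C$ and $R=\operatorname{Spec}(A\otimes_CA)$, then $C\subset A^R$. If $A$ is of finite type over a field $k$ and $R=\coprod_{\gamma\in G}X$ is the union of the graphs of a finite group $G$ acting freely and $k$-linearly, then $A^R=A^G$, and every $a\in A$ is a root of $\prod_{\gamma}(Z-\gamma a)\in A^G[Z]$.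

In positive characteristic the following is known: if $X$ is an algebraic space essentially of finite type over a Noetherian $\mathbb F_p$-scheme and $R\rightrightarrows X$ is a finite set-theoretic equivalence relation, then $X/R$ exists; this remains valid for algebraic spaces whose Frobenius map $F^q:X\to X^{(q)}$ is finite. In characteristic $0$ nilpotents can destroy the invariants of a set-theoretic relation (Example~\ref{ex:dual}), but the simplest relation that does so is not scheme-theoretic and cannot be enlarged to a finite scheme-theoretic one (Proposition~\ref{prop:norepair}). One might therefore guess that Definition~\ref{def:relation}(ii) is the condition that restores existence. The question is stated as open ``in characteristic $0$'' in \cite{QFER}; we pose it in the setting above, chosen as the analogue of the theorem just quoted.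

\begin{quote}
\textbf{Question.} Let $R\subset X\times_SX$ be a scheme-theoretic equivalence relation with finite projections. Does $X/R$ exist for all $S$, $X$ and $R$?
\end{quote}

The answer is no.

\begin{theorem}\label{thm:main}
Let $\Lambda\ne0$ be a Noetherian $\mathbb Q$-algebra with $\operatorname{Spec}\Lambda$ essentially of finite type over $S$. Let $\mathfrak m=(s,r)\subset\Lambda[s,r]$, let $\mathfrak a\subset\mathfrak m^{44}$ be any ideal, possibly $0$, and put $A=\Lambda[s,r]/\mathfrak a$ and $X=\operatorname{Spec}A[t]$. There is a scheme-theoretic equivalence relation $R\subset X\times_SX$ with both projections finite such that there is no integral morphism $\pi:X\to Y$ to an algebraic space $Y$ over $S$ with $\pi\sigma_1=\pi\sigma_2$. In particular $X/R$ does not exist.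
\end{theorem}

\begin{corollary}\label{cor:examples}
Let $k$ be a field of characteristic $0$ and $S=\operatorname{Spec}k$. Each of the following schemes carries a finite scheme-theoretic equivalence relation without a geometric quotient:
\begin{enumerate}
\item[(a)] $\mathbb A^n_k$ for every $n\ge3$;
\item[(b)] the integral affine surface $\operatorname{Spec}k[\theta^{44},\theta^{45},t]$;
\item[(c)] the one-dimensional scheme $\operatorname{Spec}k[s,r,t]/(s,r)^{44}$, whose reduction is $\mathbb A^1_k$.
\end{enumerate}
\end{corollary}

\begin{proof}
Apply Theorem~\ref{thm:main}. For (a) take $\Lambda=k[z_1,\dots,z_{n-3}]$ and $\mathfrak a=0$. For (c) take $\Lambda=k$ and $\mathfrak a=\mathfrak m^{44}$. For (b) take $\Lambda=k$ and $\mathfrak a=(r^{44}-s^{45})\subset\mathfrak m^{44}$. The map $A\to k[\theta]$, $s\mapsto\theta^{44}$, $r\mapsto\theta^{45}$, is injective: the monomials $s^ir^j$ with $0\le j\le43$ form a basis of $A$, and the exponents $44i+45j$ are distinct because $44i+45j\equiv j\pmod{44}$. Hence $A\cong k[\theta^{44},\theta^{45}]$.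
\end{proof}

The following complement is independent of the counterexample.

\begin{theorem}\label{thm:low}
Let $k$ be a field of characteristic $0$, $S=\operatorname{Spec}k$, $X$ affine of finite type over $k$, and $R$ a finite scheme-theoretic equivalence relation on $X$. If $\dim X=0$, or if $X$ is reduced with $\dim X\le1$, then $X/R$ exists.
\end{theorem}

So among affine schemes of finite type over $k$, dimension $1$ in (c) is the smallest possible, and dimension $2$ in (b) is the smallest possible for reduced schemes. The case of smooth or normal surfaces is not decided here.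

Section~\ref{sec:dual} shows on the line over the dual numbers how an infinitesimal translation destroys invariants. Section~\ref{sec:cocycle} turns such translations into scheme-theoretic relations; the translation must then be a cocycle, and it is harmless if it is a coboundary. Section~\ref{sec:construction} constructs a cocycle that is not a coboundary, Section~\ref{sec:proof} proves Theorem~\ref{thm:main}, and Section~\ref{sec:low} proves Theorem~\ref{thm:low}.

\section{Translation on the line over the dual numbers}\label{sec:dual}

Let $k$ be a field of characteristic $0$, $A=k[\varepsilon]/(\varepsilon^2)$ and $X=\operatorname{Spec}A[t]$. A $T$-point of $X$ is a pair $(\tau,\eta)$ of functions on $T$, the values of $t$ and $\varepsilon$, with $\eta^2=0$. Let $\gamma$ be the $A$-automorphism $t\mapsto t+\varepsilon$ of $X$.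

\begin{example}\label{ex:dual}
Take $R=X$, $\sigma_1=\mathrm{id}$, $\sigma_2=\gamma$. Both projections are isomorphisms. Since $\varepsilon$ vanishes at every geometric point, $\sigma(K)$ is the diagonal map, so $R$ is a finite set-theoretic equivalence relation. For $f=f_0(t)+\varepsilon f_1(t)$ we have
\[
\sigma_2^\#f-\sigma_1^\#f=\varepsilon f_0'(t).
\]
Hence $f$ is invariant if and only if $f_0$ is constant, and the ring of invariants is $k+\varepsilon k[t]$. Reducing modulo $\varepsilon$ shows that $t$ is not integral over it. So no integral morphism from $X$ to an affine scheme satisfies (Q1). Over a field of characteristic $p$ the function $t^p$ would be invariant, and the obstruction would disappear.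
\end{example}

This is the mechanism of Theorem~\ref{thm:main}: a square-zero translation of $t$ acts as a derivative, and in characteristic $0$ functions with zero derivative are too few. But the graph of $\gamma$ is not reflexive on $T$-points, and adding what is missing never ends.

\begin{proposition}\label{prop:norepair}
No closed subscheme $R'\subset X\times_kX$ that contains the graph of $\gamma$ is a finite scheme-theoretic equivalence relation.
\end{proposition}

\begin{proof}
Let $R'$ be such a relation, let $t_i,\varepsilon_i$ be the coordinates on the two factors, and put $w=t_2-t_1$. The ideal of $R'$ lies in the ideal $(\varepsilon_1-\varepsilon_2,w)$ of the diagonal and in the ideal $(\varepsilon_1-\varepsilon_2,w-\varepsilon_1)$ of the graph. Modulo $\varepsilon_1-\varepsilon_2$, write a function as $F_0(w)+\varepsilon_1F_1(w)$ with $F_0,F_1\in k[t_1][w]$. It lies in the first ideal if and only if $F_0(0)=F_1(0)=0$, and in the second if and only if $F_0(0)=0$ and $F_0'(0)+F_1(0)=0$. Together these give $w^2\mid F_0$. So the ideal of $R'$ lies in $(\varepsilon_1,\varepsilon_2,w^2)$, which means that $(\tau,0)\sim(\tau+\omega,0)$ in $X(T)$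 whenever $\omega^2=0$.

Take $T=\operatorname{Spec}k[w_1,\dots,w_n]/(w_1^2,\dots,w_n^2)$ and $\omega=w_1+\dots+w_n$. Transitivity gives $(0,0)\sim(\omega,0)$. As $\sigma_1$ is finite, $t_2$ satisfies on $R'$ a monic equation of some degree $m$ with coefficients polynomial in $t_1,\varepsilon_1$; evaluating it at this point of $R'(T)$ gives a monic equation of degree $m$ for $\omega$ over $k$. But $\omega^n=n!\,w_1\cdots w_n\ne0$, so $1,\omega,\dots,\omega^n$ are nonzero and homogeneous of distinct degrees, hence linearly independent. For $n\ge m$ this is a contradiction.
\end{proof}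

The defect of $\gamma$ is that it moves $t$ while fixing the transverse coordinate; the motion then leaks onto the reduced line and accumulates under transitivity. The remedy is to start from a nontrivial equivalence relation in the transverse direction and to let the displacement of $t$ be a function $c(x,x')$ of the \emph{pair} of equivalent transverse points.

\section{Equivalence relations from cocycles}\label{sec:cocycle}

Let $\operatorname{Spec}C$ be an affine scheme over $S$, let $C\subset A$ be a finite ring extension, and put $B=A\otimes_CA$. For $a\in A$ we write $a_i$ for $a$ placed in the $i$-th factor of $A\otimes_CA$ or of $A\otimes_CA\otimes_CA$. If $a\in C$, the elements $a_i$ coincide, and we write $a$ for them. For $c\in B$ and $i<j$, let $c_{ij}\in A\otimes_CA\otimes_CA$ be $c$ placed in the factors $i$ and $j$. We call $c$ a \emph{cocycle} if $c_{12}+c_{23}=c_{13}$, and a \emph{coboundary} if $c=a_1-a_2$ for some $a\in A$.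

Given $c\in B$, let $X=\operatorname{Spec}A[t]$ and $R_c=\operatorname{Spec}B[t]$, with projections
\begin{equation}\label{eq:sigma}
\sigma_1^\#:\ a\mapsto a_1,\ t\mapsto t,\qquad\qquad \sigma_2^\#:\ a\mapsto a_2,\ t\mapsto t+c .
\end{equation}

\begin{lemma}\label{lem:Rc}
If $c$ is a cocycle, then $R_c$ is a finite scheme-theoretic equivalence relation on $X$.
\end{lemma}

\begin{proof}
The map $\sigma$ identifies $R_c$ with the closed subscheme $t_2-t_1=c$ of $X\times_{\operatorname{Spec}C}X=\operatorname{Spec}B[t_1,t_2]$, and $X\times_{\operatorname{Spec}C}X\to X\times_SX$ is a monomorphism. So $\sigma$ is a monomorphism.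

Let $T$ be an $S$-scheme. A point of $X(T)$ is a pair $(x,\tau)$ with $x\in(\operatorname{Spec}A)(T)$ and $\tau\in\Gamma(T,\mathcal O_T)$. Write $x\approx x'$ if $x$ and $x'$ have the same image in $(\operatorname{Spec}C)(T)$; this is an equivalence relation, and such a pair is a $T$-point of $\operatorname{Spec}B$, so $c(x,x')\in\Gamma(T,\mathcal O_T)$ is defined. Then $R_c(T)$ consists of the pairs $((x,\tau),(x',\tau'))$ with $x\approx x'$ and $\tau'=\tau+c(x,x')$. For $x\approx x'\approx x''$ the cocycle identity gives $c(x,x')+c(x',x'')=c(x,x'')$, which is transitivity. Taking $x=x'=x''$ gives $c(x,x)=0$, which is reflexivity, and then $x''=x$ gives $c(x',x)=-c(x,x')$, which is symmetry.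

Since $A$ is finite over $C$, the ring $B$ is finite over $A$ through either factor, so $B[t]$ is finite over $A[t]$ through $a\mapsto a_i$, $t\mapsto t$. For $i=1$ this is $\sigma_1^\#$; for $i=2$ it differs from $\sigma_2^\#$ by the $B$-automorphism $t\mapsto t+c$ of $B[t]$.
\end{proof}

If $c=a_1-a_2$ is a coboundary, then $\sigma_2^\#(t+a)=t+c+a_2=\sigma_1^\#(t+a)$, so $A[t]$ is finite over the ring $C[t+a]$ of invariant functions and nothing is gained. We need a cocycle that is not a coboundary, and this restricts $C\subset A$ severely.

\begin{remark}\label{rem:retraction}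
Suppose there is a $C$-linear map $\rho:A\to C$ with $\rho(1)=1$. Then every cocycle is a coboundary: applying $\mathrm{id}\otimes\mathrm{id}\otimes\rho$ to $c_{12}+c_{23}=c_{13}$ gives $c+a_2=a_1$ with $a=(\mathrm{id}\otimes\rho)(c)$. Such a $\rho$ exists if $C$ is a field. It also exists if $C$ is a normal domain containing $\mathbb Q$ and $A$ is a domain: divide the trace of $\operatorname{Frac}A$ over $\operatorname{Frac}C$, which maps $A$ into $C$, by the degree of the extension. So for $A=k[s,r]$ the subring $C$ has to be non-normal.
\end{remark}

\section{A cocycle that is not a coboundary}\label{sec:construction}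

\subsection{The shape of the cocycle}

Try $c=e\,(a_1-a_2)\,b_2$ with $e\in C$ and $a,b\in A$. Its failure to be a cocycle is a product of two differences, and it vanishes if $e$ is a sum of two terms, each killing one factor.

\begin{lemma}\label{lem:shape}
Let $a,b,\alpha,\beta\in A$ and $g,h\in C$ be such that $ga$, $hb$ and $e=g\alpha-h\beta$ lie in $C$. Then $c=e\,(a_1-a_2)\,b_2$ is a cocycle, and
\begin{equation}\label{eq:normalform}
c=h\,(\beta_1-\beta_2)\,a_2b_2+(h\beta ab)_2-(h\beta ab)_1 .
\end{equation}
\end{lemma}

\begin{proof}
Since $g,ga\in C$, we have $g(a_i-a_j)=(ga)_i-(ga)_j=0$, and in the same way $h(b_i-b_j)=0$. Now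
\begin{align*}
c_{12}+c_{23}-c_{13}&=e\big[(a_1-a_2)b_2+(a_2-a_3)b_3-(a_1-a_3)b_3\big]\\
&=(g\alpha_1-h\beta_1)(a_1-a_2)(b_2-b_3)=0 .
\end{align*}
Moreover $c=-h\beta_1(a_1-a_2)b_2=-h\beta_1a_1b_1+h\beta_1a_2b_2$, which is \eqref{eq:normalform}.
\end{proof}

By \eqref{eq:normalform}, $c$ is a coboundary if $h\beta\in C$. So $C$ must contain $g$, $h$, $ga$, $hb$ and $e$, but not the two summands of $e$. A cheap way to build a subring that contains prescribed homogeneous elements and nothing else in low degree is to place these elements in degrees at least $d$ and to adjoin $\mathfrak m^{2d}$, which absorbs all their products. The cocycle must then live in degree less than $2d$, where $C$ is still under control.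

\subsection{The relation}

Let $\Lambda$, $\mathfrak m$, $\mathfrak a$, $A$ be as in Theorem~\ref{thm:main}, with $\deg s=\deg r=1$. We take $\alpha=s^3$, $a=s^6$, $\beta=s^5$, $b=s^{10}$; the role of these exponents appears in the proof of Proposition~\ref{prop:Phi}. Then $\deg c=\deg h+21$, and $\deg c<2\deg h$ requires $\deg h\ge22$, while homogeneity of $e$ requires $\deg g=\deg h+2$. Put
\[
g=r^{24},\quad h=s^{22},\quad u=gs^6,\quad v=hs^{10},\quad e=gs^3-hs^5=r^{24}s^3-s^{27},
\]
of degrees $24,22,30,32,27$, and let $\Gamma=\{g,h,u,v,e\}$. The second variable $r$ keeps the multiples of $g$ apart from the multiples of $h$ in degree $43$. Let $C\subset A$ be the image of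
\[
\Lambda+\Lambda g+\Lambda h+\Lambda u+\Lambda v+\Lambda e+\mathfrak m^{44}.
\]
A product of two elements of $\Gamma$ has degree at least $44$, so $C$ is a $\Lambda$-subalgebra. Since $s^{44},r^{44}\in C$, the monomials $s^ir^j$ with $i,j<44$ generate $A$ as a $C$-module. With $B=A\otimes_CA$, put
\[
c=e\,(s_1^6-s_2^6)\,s_2^{10}\in B,\qquad R=R_c .
\]
By Lemmas~\ref{lem:shape} and~\ref{lem:Rc}, $R$ is a finite scheme-theoretic equivalence relation on $X=\operatorname{Spec}A[t]$. This is the relation of Theorem~\ref{thm:main}.

\begin{remark}\label{rem:infinitesimal}
The relation $R$ is infinitesimal. Let $J=(s_1-s_2,r_1-r_2)$ be the kernel of the multiplication map $B\to A$; it contains $c$. For $\mu\in\mathfrak m^{44}A$ and $a\in A$ both $\mu$ and $\mu a$ lie in $C$, so $\mu(a_1-a_2)=0$; thus $\mu J=0$. Three facts follow. First, $R$ coincides with the diagonal outside the line $s=r=0$. Second, each term of $(s_1-s_2)^{87}$ is divisible by $s_1^{44}$ or $s_2^{44}$, so $(s_1-s_2)^{88}=0$, and the same holds for $r$; hence $J$ is nilpotent and $R(K)$ is the diagonal of $X(K)$ for every geometric point. Third, $c^2\in e^2J=0$, because $e^2\in\mathfrak m^{44}A$.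
\end{remark}

\subsection{A functional that detects the cocycle}

We truncate in degree $44$. This removes the ideal $\mathfrak a$, which need not be homogeneous, and leaves graded rings. Let $P=\Lambda[s_1,r_1,s_2,r_2]$ with all variables of degree $1$, and
\[
A^-=\Lambda[s,r]/\mathfrak m^{44},\qquad B^-=P\big/\big(\gamma_1-\gamma_2\ (\gamma\in\Gamma),\ \text{monomials of degree}\ge44\big).
\]
Both rings are graded, are equal to $\Lambda$ in degree $0$, and vanish in degrees at least $44$. As $\mathfrak a\subset\mathfrak m^{44}$, the ring $A^-$ is a quotient of $A$, and $a\mapsto a_1$, $a\mapsto a_2$ define maps $A\to A^-\to B^-$. They agree on $\Lambda$, on $\Gamma$ and on $\mathfrak m^{44}A$ (where both vanish), hence on $C$, and so define a surjection $B\to B^-$. The image of $c$, again denoted $c$, lies in $B^-_{43}$ and has square zero for degree reasons.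

\begin{proposition}\label{prop:Phi}
There is a $\Lambda$-linear map $\Phi:B^-_{43}\to\Lambda$ such that $\Phi(f_1)=\Phi(f_2)=0$ for all $f\in A^-_{43}$ and $\Phi(c)=1$.
\end{proposition}

In particular $c\in B$ is not a coboundary: an equation $c=a_1-a_2$ would give $c=f_1-f_2$ in $B^-_{43}$, with $f$ the degree-$43$ part of the image of $a$ in $A^-$.

\begin{proof}
The module $B^-_{43}$ is the quotient of $P_{43}$, which is free on the monomials of degree $43$, by the span of the elements $\mu\gamma_1-\mu\gamma_2$ with $\gamma\in\Gamma$ and $\mu$ a monomial of degree $43-\deg\gamma$. We first reduce the problem to conditions on two functions $\varphi,\psi:\mathbb Z\to\mathbb Z$, which record the values on multiples of $g$ and of $h$. Given $\varphi$ and $\psi$, define $\Phi:P_{43}\to\Lambda$ on monomials by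
\begin{align*}
\Phi(r_1^{24}s_1^is_2^{19-i})=\Phi(r_2^{24}s_1^is_2^{19-i})&=\varphi(i)&&(0\le i\le19),\\
\Phi(s_1^{22+i}s_2^{21-i})=\Phi(s_1^is_2^{43-i})&=\psi(i)&&(0\le i\le21),
\end{align*}
and $\Phi=0$ on all other monomials. The listed monomials are pairwise distinct: in the second line the exponent of $s_1$ runs through $22,\dots,43$ on the left and through $0,\dots,21$ on the right. This is where $\deg h\ge22$ is used. Each listed monomial has total degree $0$ or $24$ in $r_1,r_2$; call this its $r$-degree.

\emph{Relations with $\mu$ divisible by $r_1$ or $r_2$.} Here $\Phi(\mu\gamma_1)=\Phi(\mu\gamma_2)=0$, because no monomial of $r$-degree $0$ or $24$ occurs. For $\gamma=g,u$ the $r$-degree is at least $25$. For $\gamma=h,v$ it equals that of $\mu$ and lies in $[1,21]$. For $\gamma=e$ the two terms have $r$-degree at least $25$ and in $[1,16]$, respectively.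

\emph{Relations with $\mu=s_1^is_2^l$, $i+l=43-\deg\gamma$.}
\[
\begin{array}{c|c|l|l}
\gamma& i+l&\mu\gamma_1\ \longmapsto\ \Phi(\mu\gamma_1)&\mu\gamma_2\ \longmapsto\ \Phi(\mu\gamma_2)\\ \hline
g&19&r_1^{24}s_1^is_2^{19-i}\mapsto\varphi(i)&r_2^{24}s_1^is_2^{19-i}\mapsto\varphi(i)\\
h&21&s_1^{22+i}s_2^{21-i}\mapsto\psi(i)&s_1^is_2^{43-i}\mapsto\psi(i)\\
u&13&r_1^{24}s_1^{i+6}s_2^{13-i}\mapsto\varphi(i+6)&r_2^{24}s_1^is_2^{19-i}\mapsto\varphi(i)\\
v&11&s_1^{32+i}s_2^{11-i}\mapsto\psi(i+10)&s_1^is_2^{43-i}\mapsto\psi(i)
\end{array}
\]
For $\gamma=e$, where $i+l=16$,
\begin{align*}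
\mu e_1&=r_1^{24}s_1^{i+3}s_2^{16-i}-s_1^{27+i}s_2^{16-i}\ \longmapsto\ \varphi(i+3)-\psi(i+5),\\
\mu e_2&=r_2^{24}s_1^is_2^{19-i}-s_1^is_2^{43-i}\ \longmapsto\ \varphi(i)-\psi(i).
\end{align*}
So $\Phi$ descends to $B^-_{43}$ provided that
\begin{enumerate}
\item[(P1)] $\varphi$ is $6$-periodic and $\psi$ is $10$-periodic;
\item[(P2)] $\varphi(i+3)-\varphi(i)=\psi(i+5)-\psi(i)$ for all $i$.
\end{enumerate}

\emph{Vanishing on $f_1$ and $f_2$.} The listed monomials that involve only $s_1,r_1$ are $r_1^{24}s_1^{19}$ and $s_1^{43}$; those that involve only $s_2,r_2$ are $r_2^{24}s_2^{19}$ and $s_2^{43}$. Their values are $\varphi(19),\psi(21),\varphi(0),\psi(0)$. So $\Phi(f_1)=\Phi(f_2)=0$ for all $f\in A^-_{43}$ provided that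
\begin{enumerate}
\item[(P3)] $\varphi(0)=\varphi(19)=\psi(0)=\psi(21)=0$.
\end{enumerate}

\emph{The value on $c$.} By \eqref{eq:normalform}, $c=s_1^{27}s_2^{16}-s_1^{22}s_2^{21}+s_2^{43}-s_1^{43}$ in $B^-$. Under (P1)--(P3) this gives $\Phi(c)=\psi(5)-\psi(0)=\psi(5)$.

\emph{Solving the conditions.} Write $[\,\cdot\,]$ for the function that is $1$ if the enclosed statement holds and $0$ otherwise. The function $[i\text{ odd}]$ has periods $6$ and $10$, and since $3$ and $5$ are odd, its differences with steps $3$ and $5$ both equal $(-1)^i$. Used for both $\varphi$ and $\psi$, it satisfies (P1) and (P2), but its values at $0$ and at $19$, $21$ differ. We may add a $3$-periodic function to $\varphi$ and a $5$-periodic function to $\psi$ without affecting (P1) and (P2), and since $3\nmid19$ and $5\nmid21$, this freedom repairs (P3). Put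
\[
\varphi(i)=[i\text{ odd}]+[3\mid i]-1,\qquad\psi(i)=[i\text{ odd}]+[5\mid i]-1 .
\]
Then $\varphi(0)=\psi(0)=0+1-1=0$ and $\varphi(19)=\psi(21)=1+0-1=0$, while $\Phi(c)=\psi(5)=1+1-1=1$.
\end{proof}

\begin{remark}
The correction terms explain the exponents. With $(1,2)$ in place of $(3,6)$, a functional of the same form would need a $2$-periodic $\varphi$ with $\varphi(0)=\varphi(13)=\varphi(1)$, and the analogue of (P2) at $i=0$ would force $\Phi(c)=\psi(5)-\psi(0)=\varphi(1)-\varphi(0)=0$.
\end{remark}

\section{No invariant integral morphism}\label{sec:proof}

We prove Theorem~\ref{thm:main} for the relation $R$ of Section~\ref{sec:construction}. If $Y$ were affine, we could expand an invariant element of $A[t]$ by degrees, as in Example~\ref{ex:dual}, and apply $\Phi$. An algebraic space has only \'etale affine charts, whose preimages in $X$ are \'etale over $X$ and carry no evident grading. We recover one by working on the nilpotent thickening of the line defined by $A^-$, where \'etale covers are constant in the transverse direction.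

\subsection{Standard facts}

An algebraic space $Y$ is covered by \'etale morphisms $U\to Y$ from affine schemes. A morphism $V\to Y$ of algebraic spaces is integral if for every morphism $U\to Y$ from an affine scheme, $V\times_YU$ is an affine scheme whose ring is integral over that of $U$. Finite morphisms, in particular closed immersions, are integral, and so are composites of integral morphisms. We use two properties of \'etale morphisms.
\begin{enumerate}
\item[(E1)] Let $E_0\to E$ be an \'etale ring map, $\rho:E_0\to M$ a ring map and $N\subset M$ a nilpotent ideal. Every ring map $E\to M/N$ compatible with $\rho$ lifts uniquely to a ring map $E\to M$ extending $\rho$.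
\item[(E2)] If $V_0\subset V$ is a closed subscheme defined by a nilpotent ideal, then $W\mapsto W\times_VV_0$ is an equivalence from \'etale $V$-schemes to \'etale $V_0$-schemes \cite{EGA}.
\end{enumerate}
If $E$ is \'etale over $\Lambda[t]$, then (E1), applied to $M=E[\varepsilon]/(\varepsilon^2)$ and $\rho(t)=t+\varepsilon$, lifts $\mathrm{id}_E$ to a map $y\mapsto y+\varepsilon\,\partial y$. This defines a $\Lambda$-derivation $\partial$ of $E$ with $\partial t=1$.

\subsection{Proof of Theorem~\ref{thm:main}}

Suppose that $\pi:X\to Y$ is integral, $Y$ is an algebraic space over $S$, and $\pi\sigma_1=\pi\sigma_2$. Tensor products without subscript are over $\Lambda$.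

\emph{Step 1: truncation and choice of a chart.} Put
\[
X^-=\operatorname{Spec}A^-[t]\subset X,\qquad R^-=\operatorname{Spec}B^-[t]\subset R,\qquad L=\operatorname{Spec}\Lambda[t].
\]
The line $L$ is a closed subscheme of $X^-$ and of $R^-$, defined in each by the nilpotent ideal generated by the elements of positive degree. The projections restrict to $\sigma_i^-:R^-\to X^-$, given by the formulas \eqref{eq:sigma}. Since $c$ has positive degree, both $\sigma_i^-$ restrict on $L\subset R^-$ to the inclusion $L\subset X^-$. Regard $X^-$ as a $Y$-space through $\pi$, and $R^-$ through $\pi\sigma_1=\pi\sigma_2$. Then $\sigma_1^-$, $\sigma_2^-$ and both inclusions of $L$ are $Y$-morphisms, and $X^-$, $R^-$, $L$ are integral over $Y$.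

Since $\Lambda\ne0$, the scheme $L$ is nonempty, so there is an \'etale morphism $U=\operatorname{Spec}D\to Y$ with $L\times_YU\neq\emptyset$. Denote base change to $U$ by a subscript $U$. The spaces $X^-_U$, $R^-_U$, $L_U$ are affine schemes, integral over $U$ and \'etale over $X^-$, $R^-$, $L$, respectively. Write $L_U=\operatorname{Spec}E$. Then $E\ne0$, $E$ is \'etale over $\Lambda[t]$, and $E$ is integral over the image $\bar D$ of $D$. Let $\partial$ be the derivation of $E$ defined above.

\emph{Step 2: the chart is a product.} The scheme $\operatorname{Spec}(A^-\otimes E)$ is the base change of $L_U\to L$ along $\Lambda[t]\to A^-[t]$, so it is \'etale over $X^-$, and it restricts to $L_U$ over $L\subset X^-$. So does $X^-_U$. By (E2) there is an $X^-$-isomorphism $X^-_U\cong\operatorname{Spec}(A^-\otimes E)$ that is the identity on $L_U$. The same argument, with $\Lambda[t]\to B^-[t]$, $t\mapsto t$, gives an $R^-$-isomorphism $R^-_U\cong\operatorname{Spec}(B^-\otimes E)$ that is the identity on $L_U$. We grade both rings by placing $E$ in degree $0$.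

\emph{Step 3: the projections on the chart.} The morphisms $\sigma^-_{i,U}:R^-_U\to X^-_U$ correspond to ring maps $\tau_i:A^-\otimes E\to B^-\otimes E$. They lie over $\sigma_i^-$, so they are $\Lambda$-linear, $\tau_i(a)=a_i$ for $a\in A^-$, $\tau_1(t)=t$ and $\tau_2(t)=t+c$. They restrict to the identity of $L_U$, so $\tau_i|_E:E\to B^-\otimes E$ lifts $\mathrm{id}_E$ modulo the nilpotent ideal of elements of positive degree. By the uniqueness in (E1), $\tau_i|_E$ is determined by these properties. The maps $y\mapsto y$ and $y\mapsto y+c\,\partial y$ have them; the second is a ring map because $\partial$ is a derivation and $c^2=0$. Therefore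
\begin{equation}\label{eq:tau}
\tau_1(y)=y,\qquad\tau_2(y)=y+c\,\partial y\qquad(y\in E).
\end{equation}

\emph{Step 4: $\partial$ vanishes on $\bar D$.} Let $f\in D$, and let $f^-=\sum_{j=0}^{43}f^{(j)}$, with $f^{(j)}\in A^-_j\otimes E$, be its pullback to $X^-_U$. The component $f^{(0)}\in E$ is the restriction of $f^-$ to $L_U$, that is, the image of $f$ in $\bar D$. Since the $\sigma^-_{i,U}$ are $U$-morphisms, $\tau_1(f^-)$ and $\tau_2(f^-)$ both equal the pullback of $f$ to $R^-_U$. Extend the notation $(\,\cdot\,)_i$ and $\partial$ to $A^-\otimes E$ factorwise. By \eqref{eq:tau},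
\[
\tau_1(f^-)=\sum_j\big(f^{(j)}\big)_1,\qquad\tau_2(f^-)=\sum_j\big(f^{(j)}\big)_2+c\sum_j\big(\partial f^{(j)}\big)_2 .
\]
As $\deg c=43$, comparing the parts of degree $43$ gives
\[
\big(f^{(43)}\big)_2-\big(f^{(43)}\big)_1+c\,\partial f^{(0)}=0\qquad\text{in }B^-_{43}\otimes E .
\]
The top component $f^{(43)}$ could compensate the derivative exactly if $c$ were a coboundary. Applying $\Phi\otimes\mathrm{id}_E$ and Proposition~\ref{prop:Phi} gives $\partial f^{(0)}=0$.

\emph{Step 5: contradiction.} Since $E$ is integral over $\bar D$, there is a monic polynomial $H\in\bar D[Z]$, of degree $m\ge1$, with $H(t)=0$ in $E$. As $\partial$ kills the coefficients and $\partial t=1$, we have $\partial(G(t))=G'(t)$ for every $G\in\bar D[Z]$. Applying $\partial$ to $H(t)=0$ exactly $m$ times gives $m!=0$ in $E$. But $E$ is a nonzero $\mathbb Q$-algebra. This contradiction proves the theorem, and the last assertion follows because a geometric quotient is finite, hence integral, and satisfies (Q1). \qed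

\begin{remark}\label{rem:hyp}
The assumptions that $\Lambda$ is Noetherian and essentially of finite type over $S$ serve only to place $X$ in the setting of the Question. Integrality of $\pi$ makes the chart affine in Step~1 and gives the equation for $t$ in Step~5; some condition of this kind is needed, since the structure morphism $X\to S$ satisfies (Q1). Characteristic $0$ enters only in Step~5. The construction of $R$ and Proposition~\ref{prop:Phi} work over any ring $\Lambda$, but if $p\Lambda=0$ for a prime $p$, then $(t+c)^p=t^p+pct^{p-1}=t^p$ by Remark~\ref{rem:infinitesimal}, so $t^p$ is invariant and $A[t]$ is finite over the ring $C[t^p]$ of invariant functions.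
\end{remark}

\section{Existence in low dimension}\label{sec:low}

\subsection{Finiteness over the invariants suffices}

\begin{lemma}\label{lem:affine}
Let $S$ be an affine $\mathbb Q$-scheme and $R=\operatorname{Spec}B\rightrightarrows X=\operatorname{Spec}A$ a finite set-theoretic equivalence relation over $S$. If $A$ is finite over $A^R$, then $\pi:X\to Y=\operatorname{Spec}A^R$ is a geometric quotient.
\end{lemma}

\begin{proof}
Conditions (Q1) and (Q2) hold by the definition of $A^R$ and by hypothesis. View $B$ as an $A^R$-algebra through $\sigma_1^\#$ or, equivalently, $\sigma_2^\#$; it is finite. The sequence $0\to A^R\to A\to B$, with last map $\sigma_1^\#-\sigma_2^\#$, is an exact sequence of $A^R$-modules. It stays exact after tensoring with a flat $A^R$-algebra $O$, so $O$ is the equalizer of $A_O\rightrightarrows B_O$, where the subscript denotes $-\otimes_{A^R}O$. For $O$ \'etale over $A^R$ this is (Q4).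

For (Q3), note that by (Q1) each class lies in a fiber; we show that each fiber is a single class. The idea is to localize until the points of the fiber are separated by idempotents, and to observe that the idempotent of a class is invariant. Let $\bar y\in Y(K)$ have image $y\in Y$, and let $\bar\kappa\subset K$ be the algebraic closure of the residue field $\kappa(y)$; it is a separable closure because the characteristic is $0$. Let $O$ be the strict henselization of $\mathcal O_{Y,y}$ with residue field $\bar\kappa$. Recall that $O$ is a local ring, flat over $A^R$, and that every finite $O$-algebra is a finite product of local rings whose maximal ideals lie over that of $O$. Write $A_O=\prod_{j\in\mathcal J}A_j$ and $B_O=\prod_{l\in\mathcal L}B_l$ in this way. All residue fields are finite over $\bar\kappa$, hence equal to $\bar\kappa$, and $\mathcal J\ne\emptyset$ because $O\subset A_O$.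

The point $\bar y$ factors as $A^R\to O\to\bar\kappa\subset K$. The points of $X(K)$ over $\bar y$ are the $O$-algebra maps $A_O\to K$. The kernel of such a map is a prime over the maximal ideal of $O$, hence the maximal ideal of one factor $A_j$, and the map is then $A_O\to A_j\to\bar\kappa\subset K$. So the fiber of $X(K)$ over $\bar y$ is $\mathcal J$, the fiber of $R(K)$ is $\mathcal L$, and the equivalence relation on $\mathcal J$ is the image of $(\sigma_1,\sigma_2):\mathcal L\to\mathcal J\times\mathcal J$. Let $\mathcal T\subset\mathcal J$ be a class and $\epsilon\in A_O$ the idempotent with component $1$ in $A_j$ for $j\in\mathcal T$ and $0$ otherwise. The component of $\sigma_i^\#\epsilon$ in $B_l$ is $1$ if $\sigma_i(l)\in\mathcal T$ and $0$ otherwise. Since $\sigma_1(l)$ and $\sigma_2(l)$ are equivalent, $\sigma_1^\#\epsilon=\sigma_2^\#\epsilon$, so $\epsilon\in O$. A nonzero idempotent of a local ring is $1$, so $\mathcal T=\mathcal J$.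
\end{proof}

\subsection{Proof of Theorem~\ref{thm:low}}

Let $X=\operatorname{Spec}A$. As $\sigma_1$ is finite, $R=\operatorname{Spec}B$ is affine and $B$ is a finitely generated $k$-algebra. By Lemma~\ref{lem:affine} it suffices to show that $A$ is finite over $A^R$. If $X$ is empty or $\dim X=0$, then $A$ is a finite-dimensional $k$-vector space and $k$ maps into $A^R$, so we are done.

Now let $X$ be reduced of dimension $1$. Over the generic points of the curve, $R$ is locally free, and characteristic polynomials supply invariant rational functions, as $\prod_\gamma(Z-\gamma a)$ does for a finite group. These functions are regular only on the normalization and invariant only generically. Both defects are concentrated at finitely many closed points; we remove them by passing to functions that vanish there to high order, which costs only finitely many dimensions. Besides the finiteness of normalization for reduced finitely generated $k$-algebras, we use two textbook facts.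
\begin{enumerate}
\item[(AR)] (Artin--Rees) If $B$ is Noetherian and $M,\mathfrak b\subset B$ are ideals, there is $n_0$ with $M\cap\mathfrak b^n\subset\mathfrak b^{n-n_0}M$ for all $n\ge n_0$.
\item[(AT)] (Artin--Tate) If $D_0\subset D'$ are $k$-algebras, $D'$ is finitely generated over $k$ and finite over $D_0$, then $D_0$ is finitely generated over $k$.
\end{enumerate}

\emph{Step 1: the generic relation.} An irreducible component of dimension $0$ is an isolated point, so $A=A'\times A''$, where $\operatorname{Spec}A'$ is the union of the one-dimensional components and $A''$, possibly $0$, is finite over $k$. Let $W\subset X$ be the set of generic points of $\operatorname{Spec}A'$ and $F=\prod_jF_j$ the total ring of fractions of $A'$, the product of the residue fields at the points of $W$. It is the localization of $A$ at the elements that vanish at no point of $W$. For a point $\eta\in R$, the closure of $\eta$ is finite and surjective over the closure of $\sigma_i(\eta)$, so both have the same dimension. Hence $\sigma_i(\eta)\in W$ if and only if $\eta$ belongs to the set $W_R$ of points with one-dimensional closure, a condition independent of $i$.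 The ring $B\otimes_{A,\sigma_i}F$ is a localization of $B$ with spectrum $W_R$, and it is Artinian, being finite over $F$; so it is the product of its local rings. Thus, as $B$-algebras,
\[
B\otimes_{A,\sigma_1}F=\prod_{\eta\in W_R}\mathcal O_{R,\eta}=B\otimes_{A,\sigma_2}F=:B_F .
\]
Let $X_F=\operatorname{Spec}F$ and $R_F=\operatorname{Spec}B_F$. Then $X_F(T)\subset X(T)$, and $R_F(T)$ is the restriction of $R(T)$ to $X_F(T)$, so $R_F$ is a finite scheme-theoretic equivalence relation on $X_F$. Both projections are locally free, because $F$ is a finite product of fields. Let $F^R=\{a\in F:\sigma_1^\#a=\sigma_2^\#a\text{ in }B_F\}$, and let $\tilde A=\prod_j\tilde A_j$ be the integral closure of $A'$ in $F$, where $\tilde A_j\subset F_j$ is the integral closure of the image of $A$. It is a finite product of Dedekind domains, finite over $A'$.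

\emph{Step 2: every $a\in\tilde A$ is a root of a monic polynomial with coefficients in $\tilde A\cap F^R$.} View $B_F$ as an $F$-module through $\sigma_1^\#$, let $\nu:X_F\to\mathbb Z$ be its rank, and let $\chi\in F[Z]$ be the characteristic polynomial of multiplication by $\sigma_2^\#a$. Its component $\chi_j\in F_j[Z]$ is monic of degree $\nu(j)$. Informally, $\chi$ at $x$ is $\prod_{z\sim x}(Z-a(z))$, which should depend only on the class of $x$.

\emph{Invariance.} Let $R^{(2)}$ be the scheme whose $T$-points are the triples $(x,y,z)$ of pairwise equivalent points of $X_F(T)$, and let $\mathrm{pr}_{xy},\mathrm{pr}_{yz},\mathrm{pr}_{xz}:R^{(2)}\to R_F$ be the three projections. By symmetry and transitivity, a triple is pairwise equivalent if and only if $x\sim y$ and $y\sim z$, and if and only if $x\sim y$ and $x\sim z$. So both squares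
\[
\begin{array}{ccc}
R^{(2)}&\xrightarrow{\ \mathrm{pr}_{yz}\ }&R_F\\
{\scriptstyle\mathrm{pr}_{xy}}\downarrow\ \ \ \ &&\ \ \downarrow{\scriptstyle\sigma_1}\\
R_F&\xrightarrow{\ \ \sigma_2\ \ }&X_F
\end{array}
\qquad\qquad
\begin{array}{ccc}
R^{(2)}&\xrightarrow{\ \mathrm{pr}_{xz}\ }&R_F\\
{\scriptstyle\mathrm{pr}_{xy}}\downarrow\ \ \ \ &&\ \ \downarrow{\scriptstyle\sigma_1}\\
R_F&\xrightarrow{\ \ \sigma_1\ \ }&X_F
\end{array}
\]
are cartesian, and along both top arrows $\sigma_2^\#a$ pulls back to the function $a(z)$. Ranks and characteristic polynomials on finite locally free modules commute with base change. Hence the characteristic polynomial of $a(z)$ relative to $\mathrm{pr}_{xy}$ equals both $\sigma_2^\#\chi$ and $\sigma_1^\#\chi$, so $\chi\in F^R[Z]$; and $\nu\circ\sigma_1=\nu\circ\sigma_2$, so the idempotent $\epsilon_m\in F$ of the locus $\nu=m$ lies in $F^R$.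

\emph{Vanishing.} By the Cayley--Hamilton theorem, $(\sigma_1^\#\chi)(\sigma_2^\#a)=0$ in $B_F$. Reflexivity for $T=X_F$ gives a ring map $\delta:B_F\to F$ with $\delta\sigma_1^\#=\delta\sigma_2^\#=\mathrm{id}$, and applying it yields $\chi(a)=0$.

\emph{Integrality.} The element $a$ is integral over the image of $A$ in $F$, so $\sigma_2^\#a$ is integral over the image of $B$ in $B_F$; and $B$ is integral over $\sigma_1^\#A$. Hence $(\sigma_1^\#G)(\sigma_2^\#a)=0$ for a monic $G\in A[Z]$. The eigenvalues of multiplication by $\sigma_2^\#a$ over $F_j$ are roots of the image of $G$, so they are integral over the image of $A$ in $F_j$, and so are the coefficients of $\chi_j$. Thus $\chi\in\tilde A[Z]$.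

Finally, let $m_0=\max\nu$. Idempotents of $F$ lie in $\tilde A$, so $\sum_m\epsilon_mZ^{m_0-m}\chi$ is a monic polynomial of degree $m_0$ with coefficients in $\tilde A\cap F^R$ that vanishes at $a$.

Apply this to finitely many generators of the $k$-algebra $\tilde A$, and let $D\subset\tilde A\cap F^R$ be the $k$-algebra generated by the coefficients obtained. Then $D$ is finitely generated and $\tilde A$ is finite over $D$.

\emph{Step 3: an ideal of $D$ of finite codimension inside $A^R$.} Generic invariance differs from invariance by the ideal $M=\ker(B\to B_F)$. We have $M_\eta=0$ for $\eta\in W_R$, and the points of $R$ outside $W_R$ are closed. So the closed set $\operatorname{Supp}M$ has only closed points as irreducible components and is finite. Let $\Sigma=\sigma_1(\operatorname{Supp}M)\cup\sigma_2(\operatorname{Supp}M)$, a finite set of closed points of $X$. Let $\mathfrak c=\{a\in\tilde A:a\tilde A\subset A'\}$ be the conductor, an ideal of $\tilde A$ contained in $A'$. It contains a common denominator of finitely many generators of the $A'$-module $\tilde A$, which is a nonzero divisor, so $\dim_k\tilde A/\mathfrak c<\infty$. Let $\mathfrak c'$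 be the intersection of $\mathfrak c$ with the finitely many maximal ideals of $\tilde A$ that lie over points of $\Sigma\cap\operatorname{Spec}A'$; still $\dim_k\tilde A/\mathfrak c'<\infty$. Put $I=D\cap\mathfrak c'\subset A'$, an ideal of $D$, possibly the unit ideal. Then $D/I$ embeds in $\tilde A/\mathfrak c'$, and each $I^i/I^{i+1}$ is a finite $D/I$-module because $D$ is Noetherian. Hence $\dim_kD/I^n<\infty$ for all $n$.

For $b\in I$ the element $(b,0)\in A'\times A''=A$ vanishes at every point of $\Sigma$: at those of $\operatorname{Spec}A''$ by its form, and at those of $\operatorname{Spec}A'$ because each lies under a maximal ideal of $\tilde A$, which contains $b$. Let $\mathfrak b\subset B$ be the ideal generated by all $\sigma_i^\#(b,0)$ with $b\in I$ and $i=1,2$. It is contained in every prime of $\operatorname{Supp}M$, hence in the radical of the annihilator of $M$, so a power of $\mathfrak b$ kills $M$. By (AR) there is $n\ge1$ with $M\cap\mathfrak b^n=0$. An element $f\in I^n$ is a sum of products of $n$ elements of $I$, so $\sigma_1^\#(f,0)-\sigma_2^\#(f,0)\in\mathfrak b^n$. This difference also lies in $M$, because the image of $(f,0)$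 in $F$ is $f\in F^R$. So it is zero, and $I^n\times0\subset A^R$.

\emph{Step 4: finiteness.} Let $D'=D\times A''$, a finitely generated $k$-subalgebra of $\tilde A\times A''$ over which $\tilde A\times A''$ is finite. The set $I^n\times0$ is an ideal of $D'$ of codimension $\dim_kD/I^n+\dim_kA''<\infty$. Hence $D_0=k\cdot1+(I^n\times0)$ is a $k$-subalgebra of $D'$ over which $D'$ is finite, and $D_0\subset A^R$ by Step~3. By (AT), $D_0$ is finitely generated over $k$, hence Noetherian. Now $A=A'\times A''$ is a $D_0$-submodule of the finite $D_0$-module $\tilde A\times A''$, so $A$ is finite over $D_0$, and therefore over $A^R$. \qed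

\begin{remark}
The scheme-theoretic axioms are used in Step~2, for the cartesian squares and for $\delta$. Reducedness makes $F$ a product of fields, so that the projections of $R_F$ are locally free; in Corollary~\ref{cor:examples}(c) the local ring at the generic point is not a field. Dimension $1$ makes the bad locus finite, so that $I^n$ has finite codimension. In Corollary~\ref{cor:examples}(b) the relation differs from the diagonal only along the line $L$ (Remark~\ref{rem:infinitesimal}), but $k[t]$ has infinite dimension, and the invariant functions are constant on $L$.
\end{remark}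

\begin{thebibliography}{9}

\bibitem{EGA}
EGA IV, 18.1.2.

\bibitem{QFER}
\emph{Quotients by finite equivalence relations} (Q2918462), \texttt{https://mardi.schubotz.org/wiki/Item:Q2918462}.

\end{thebibliography}
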